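\title{A cubic digraph with arbitrarily many, but not infinitely many, disjoint double rays}

\begin{abstract}
We construct a countable directed graph, in which every vertex has total degree $3$, that contains $n$ pairwise vertex-disjoint directed double rays for every $n$ but no infinite family of pairwise edge-disjoint ones. So the analog of Halin's infinite ray theorem fails for directed double rays, both for vertex-disjointness and for edge-disjointness. The degree $3$ is the least possible. The graph is a stack of finite toroidal grids with their diagonal blocks deleted. A planar separation argument assigns to each double ray a type, and the type bounds the size of every disjoint family that contains the double ray.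
\end{abstract}

\section{Introduction}\label{sec:intro}

All graphs in this paper are countable. A \emph{digraph} $H=(V,E)$ consists of a vertex set $V\subseteq\mathbb{N}$ and a set $E$ of ordered pairs of distinct vertices, its edges; we write $u\to v$ for the edge $(u,v)$. A digraph built on any other countable vertex set is made to fit this definition by renaming its vertices. The \emph{total degree} of a vertex is its in-degree plus its out-degree. A \emph{path} is a finite sequence of distinct vertices, at least one, in which each vertex sends an edge to the next. A \emph{double ray} in $H$ is an injective map $f\colon\mathbb{Z}\to V$ with $(f(i),f(i+1))\in E$ for all $i\in\mathbb{Z}$; it is identified with the subgraph formed by the vertices $f(i)$ and the edges $(f(i),f(i+1))$. A \emph{ray} is defined in the same way with $\mathbb{N}$ in place of $\mathbb{Z}$. A family of double rays is \emph{vertex-disjoint} if no two members share a vertex and \emph{edge-disjoint} if no two share an edge. The digraph $H$ contains \emph{arbitrarily many} disjoint double rays if it contains $n$ pairwise disjoint ones for every $n\in\mathbb{N}$, and \emph{infinitely many} if it contains an infinite family of pairwise disjoint ones.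

Infinitely many implies arbitrarily many. The converse is not formal, because the family of size $n+1$ need not extend the family of size $n$, and a double ray of one family may meet every member of every larger family. Halin's infinite ray theorem states that for rays the converse holds nevertheless: every graph that contains arbitrarily many disjoint rays contains infinitely many. For double rays, Halin proved the analog for undirected graphs and vertex-disjointness, and Bowler, Carmesin and Pott proved it for undirected graphs and edge-disjointness. The two directed cases were left open, and they form the problem, taken from \cite{source}, of this paper: prove or disprove each of the following statements.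
\begin{description}
\item[(DV)] Every digraph that contains arbitrarily many vertex-disjoint double rays contains infinitely many vertex-disjoint double rays.
\item[(DE)] Every digraph that contains arbitrarily many edge-disjoint double rays contains infinitely many edge-disjoint double rays.
\end{description}
The results just quoted suggest that both are true, and so does the simplest case.

\begin{proposition}\label{prop:degree2}
Both \textup{(DV)} and \textup{(DE)} hold for digraphs in which every vertex has total degree at most $2$.
\end{proposition}

\begin{proof}
A double ray uses one incoming and one outgoing edge at each of its vertices. If all total degrees are at most $2$, these are all the edges at its vertices, so as a subgraph the double ray is an entire weak component (a component of the underlying undirected graph). Disjoint double rays, in either sense, are distinct subgraphs and hence distinct components. If there are arbitrarily many of them, then infinitely many components are double rays, and these form an infinite family that is both vertex-disjoint and edge-disjoint.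
\end{proof}

One more edge at each vertex is enough to make both statements false.

\begin{theorem}\label{thm:main}
There is a countable digraph $G^*$, in which every vertex has (in-degree, out-degree) equal to $(1,2)$ or $(2,1)$, such that
\begin{enumerate}
\item for every $n$, $G^*$ contains $n$ pairwise vertex-disjoint (hence edge-disjoint) double rays;
\item for every double ray $P$ of $G^*$ there is $m(P)\in\mathbb{N}$ such that every family of pairwise edge-disjoint double rays of $G^*$ containing $P$ has at most $m(P)$ members.
\end{enumerate}
\end{theorem}

By (2), every nonempty edge-disjoint family of double rays of $G^*$ is finite, and so is every vertex-disjoint family, since such a family is edge-disjoint. By (1), $G^*$ satisfies the hypothesis of both statements. So $G^*$ refutes (DV) and (DE), and by Proposition~\ref{prop:degree2} the number $3$ is the least possible maximum total degree of a counterexample to either.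

Property (2) looks stronger than what is asked, but a counterexample cannot avoid it. Start from a digraph with arbitrarily many vertex-disjoint double rays and delete the vertices of one double ray after another, as long as this can be done so that arbitrarily many remain. If the process never stops, the deleted double rays form an infinite disjoint family. So in a counterexample to (DV) it stops, at a subgraph with arbitrarily many disjoint double rays in which each single double ray leaves room for only boundedly many others.

\subsection*{The idea of the construction}
We build a digraph $G$ that has these properties for vertex-disjointness, and pass to edges at the end by splitting vertices. For each $i\ge1$ we want a bundle of $n_i$ disjoint double rays, said to be of \emph{type} $i$, with the $n_i$ unbounded, and we want double rays of different types to meet. The graph is a stack of finite pieces $\Gamma_1,\Gamma_2,\dots$. Each double ray of a bundle comes down the stack, turns, and goes up again. All ascending halves are disjoint from each other, and so are all descending halves; thus $G$ has infinitely many disjoint rays, and infinitely many disjoint rays against the direction of the edges. The conflict is between the two directions: in every piece that contains both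 types, each ascending half of type $i$ crosses each descending half of type $j\ne i$ in a common vertex.

The difficulty is that a path may turn at a crossing, so $G$ has many double rays other than the intended ones. Two things must be excluded. Within one piece, a path going up and a disjoint path going down must not use different types. This is achieved by arranging the crossings as a toroidal grid from which the diagonal blocks, one for each type, are deleted (Sections~\ref{sec:gadget} and~\ref{sec:segments}). Across the stack, a double ray must not drift from one type to a larger one, for then more and more double rays could be added at higher levels. A double ray can try to drift by zigzagging between two consecutive pieces. Each turn inside a piece moves the type forward in the cyclic order of the torus, so we reverse that order from each piece to the next (Section~\ref{sec:G}), and the turns on the two sides work against each other (Section~\ref{sec:type}). Once the type $a$ of one double ray is constant, every double ray disjoint from it must pass through the $n_a$ entrances of type $a$ in all high pieces, and this bounds the family. Section~\ref{sec:split} splits vertices and proves Theorem~\ref{thm:main}.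

\section{The gadget}\label{sec:gadget}

\subsection*{The band and its quotient}
Fix a finite set of $M\ge2$ \emph{types}, a \emph{width} $n_\tau\ge1$ for each type $\tau$, and a cyclic order of the types, written as a sequence $(\tau_i)_{i\in\mathbb{Z}}$ with $\tau_{i+M}=\tau_i$ in which each type occurs once per period. Thus $\tau_i=\tau_j$ if and only if $i\equiv j \pmod M$. Let
\[
I=\{(i,\alpha): i\in\mathbb{Z},\ 1\le\alpha\le n_{\tau_i}\},
\]
ordered lexicographically. This order is that of $\mathbb{Z}$, and we write $p+1$ and $p-1$ for the successor and the predecessor of $p\in I$. The element $p=(i,\alpha)$ has \emph{group} $g(p)=i$ and \emph{type} $\tau_i$. We picture $(p,q)\in I\times I$ as the point of the plane in \emph{column} $p$ and \emph{row} $q$; columns increase to the east and rows to the north. The \emph{band} is the digraph with vertex set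
\[
\mathcal{B}=\{(p,q)\in I\times I: 1\le g(p)-g(q)\le M-1\}
\]
whose edges are the \emph{north steps} $(p,q)\to(p,q+1)$ and the \emph{east steps} $(p,q)\to(p+1,q)$ with both ends in $\mathcal{B}$; see Figure~\ref{fig:band}. The map $\sigma(i,\alpha)=(i+M,\alpha)$ is an order automorphism of $I$ that preserves types, and $\sigma(p,q)=(\sigma p,\sigma q)$ is an automorphism of $\mathcal{B}$. The \emph{gadget} is the quotient $\Gamma=\mathcal{B}/\sigma$: its vertices are the orbits of $\sigma$, and its edges, called \emph{grid edges}, are the images of the edges of $\mathcal{B}$.

The gadget has a direct description. Take an orbit of columns and an orbit of rows, and fix a column $p$ in the first. Exactly one row $q$ in the second has $0\le g(p)-g(q)\le M-1$, and the difference is $0$ exactly when the two orbits have the same type. So the vertices of $\Gamma$ correspond to the pairs (orbit of columns, orbit of rows) of different types. A north step from $(p,q)\in\mathcal{B}$ leaves $\mathcal{B}$ exactly when $g(q+1)=g(p)$, and an east step exactly when $g(p+1)=g(q)+M$; in both cases the new point has column and row of the same type. Hence, with $N=\sum_\tau n_\tau$, the gadget is the finite digraph obtained from the $N\times N$ toroidal grid, directed north and east, by deleting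 the $M$ diagonal blocks in which column and row have the same type. The band is the unrolled picture in which we can argue as in the plane.

\begin{figure}
\centering
\begin{tikzpicture}[scale=0.6]
\fill[gray!25] (4.6,4.6) rectangle (6.4,6.4);
\fill[gray!25] (9.6,4.6) rectangle (11.4,6.4);
\foreach \x/\ya/\yb in {5/2/4,6/2/4,7/3/6,8/5/7,9/5/7,10/7/9,11/7/9,12/8/9}
  \draw[gray] (\x,\ya)--(\x,\yb);
\foreach \y/\xa/\xb in {2/3/6,3/5/7,4/5/7,5/7/9,6/7/9,7/8/11,8/10/12,9/10/12}{
  \draw[gray] (\xa,\y)--(\xb,\y);
  \foreach \x in {\xa,...,\xb} \fill (\x,\y) circle (2.5pt);}
\draw[very thick,->] (5,2)--(5,4);
\draw[very thick,->] (10,7)--(10,9);
\draw[very thick,->] (7,5)--(9,5);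
\draw[dashed] (5,1.3)--(5,2) (5,4)--(5,9.8) (10,1.3)--(10,7) (10,9)--(10,9.8);
\foreach \x/\lab in {3.5/-1,5.5/0,7/1,8.5/2,10.5/3,12/4} \node at (\x,0.7) {\small $\lab$};
\foreach \y/\lab in {2/-2,3.5/-1,5.5/0,7/1,8.5/2} \node at (2,\y) {\small $\lab$};
\end{tikzpicture}
\caption{Part of the band for $M=3$ types of widths $2,1,2$. All edges point north or east; the numbers are the groups of the columns and rows. A point belongs to the band when the group of its column exceeds that of its row by $1$ or $2$. The two thick vertical paths are translates of each other and lie on columns of type $\tau_0$; with their dashed extensions they form two walls. The thick horizontal path lies on a row of type $\tau_0$ and fits between the walls because these cross its row inside deleted blocks (shaded).}\label{fig:band}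
\end{figure}

\subsection*{Lifting}
Since $M\ge2$, a period of $I$ has at least two elements, so $p+1\ne\sigma^k p$ for all $k\in\mathbb{Z}$. Therefore no two of the points $(p,q)$, $(p,q+1)$, $(p+1,q)$ lie in one orbit: for $(p+1,q)$ and either other point this is the inequality just stated, and $(p,q+1)=\sigma^k(p,q)$ would force $k=0$. It follows that $\Gamma$ has no loops. Every grid edge leaving the orbit of a point $w\in\mathcal{B}$ is, after a translation, the image of an edge leaving $w$, and the edges leaving $w$ have different images. Two consequences are used below. First, each grid edge is the image of north steps only or of east steps only; we call it a \emph{north edge} or an \emph{east edge}. Second, a path of $\Gamma$ can be followed step by step in $\mathcal{B}$ from any point over its first vertex. The resulting path of $\mathcal{B}$ is a \emph{lift}. Translates of lifts by powers of $\sigma$ are lifts, and lifts of disjoint paths are disjoint.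

\subsection*{Lines}
A column of group $i$ meets $\mathcal{B}$ exactly in the rows of groups $i-M+1,\dots,i-1$, and a row of group $j$ meets $\mathcal{B}$ exactly in the columns of groups $j+1,\dots,j+M-1$. These sets are nonempty because $M\ge2$, and they are intervals. For $\tau=\tau_i$ and $1\le\alpha\le n_\tau$, the image of column $(i,\alpha)$ is a path $Y_{\tau,\alpha}$ of north edges, and the image of row $(i,\alpha)$ is a path $X_{\tau,\alpha}$ of east edges. These paths are the \emph{lines} of type $\tau$. By the description of $\Gamma$ on the torus, each vertex lies on exactly one $Y$-line and exactly one $X$-line, and $Y_{\tau,\alpha}$ and $X_{\tau',\beta}$ share exactly one vertex if $\tau\ne\tau'$ and none if $\tau=\tau'$.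

\subsection*{Segments}
In the stack, the $Y$-lines will carry traffic from the gadget below to the gadget above, and the $X$-lines from the gadget above to the gadget below. We reserve the words up, down, above and below for the stack, and the compass directions for the band. A \emph{segment} is a path of $\Gamma$ together with a specified entry and a specified exit, where
\begin{itemize}
\item an \emph{entry from below via $Y_{\tau,\alpha}$} requires that the path start at the first vertex of $Y_{\tau,\alpha}$, and an \emph{entry from above via $X_{\tau,\beta}$} that it start at the first vertex of $X_{\tau,\beta}$;
\item an \emph{exit above via $Y_{\tau,\alpha}$} requires that it end at the last vertex of $Y_{\tau,\alpha}$, and an \emph{exit below via $X_{\tau,\beta}$} that it end at the last vertex of $X_{\tau,\beta}$.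
\end{itemize}
Entry and exit are part of the data because a vertex can be first on both of its lines, or last on both; for $M=2$ this happens at two corners of each block. A segment is \emph{up} (below to above), \emph{down} (above to below), \emph{top} (above to above) or \emph{bottom} (below to below). Segments are \emph{disjoint} if their paths share no vertex.

A lift of a segment has an \emph{entry group}, the group of the column (entry from below) or row (entry from above) at whose first point it starts, and an \emph{exit group}, the group of the column (exit above) or row (exit below) at whose last point it ends. The description of the lines gives the other coordinate: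
\begin{center}
\begin{tabular}{ll}
entry from below, group $e$: & starts in the first row of group $e-M+1$;\\
entry from above, group $c$: & starts in the first column of group $c+1$;\\
exit above, group $r$: & ends in the last row of group $r-1$;\\
exit below, group $d$: & ends in the last column of group $d+M-1$.
\end{tabular}
\end{center}
Both coordinates are nondecreasing along a path of $\mathcal{B}$. Comparing columns for up and top segments, and rows for down and bottom segments, we obtain
\begin{equation}\label{eq:mono}
\text{up: } e\le r,\qquad \text{down: } c\le d,\qquad \text{top: } c<r,\qquad \text{bottom: } e<d+M .
\end{equation}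

\begin{example}[the hexagon]\label{ex:hexagon}
Let $M=3$, let the types be $0,1,2$ in this cyclic order, and let all widths be $1$; write $Y_i$, $X_j$ for the lines and read indices modulo $3$. The vertices are $A_j=(j+1,j)$ and $B_j=(j+2,j)$. From $A_j$ only the east step stays in the band, and it leads to $B_j$; from $B_j$ only the north step stays, and it leads to $A_{j+1}$. So $\Gamma$ is the directed cycle
\[
A_0\to B_0\to A_1\to B_1\to A_2\to B_2\to A_0,
\]
with $X_j=A_jB_j$ and $Y_{j+2}=B_jA_{j+1}$. At $A_j$ one can enter from above via $X_j$ and exit above via $Y_{j+1}$; at $B_j$ one can enter from below via $Y_{j+2}$ and exit below via $X_j$.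

Consider an up segment; by rotation let it start at $B_1$. If it is $B_1A_2=Y_0$, the rest of the cycle is the path $B_2A_0B_0A_1$, and the only down segment in it, from an $A$ to a later $B$, is $A_0B_0=X_0$. If it is $B_1A_2B_2A_0$, which enters via $Y_0$ and exits via $Y_1$, the rest is $B_0A_1$ and contains no down segment; the same holds if it has six vertices. So an up segment on its own may change type, but an up and a down segment coexist only if they use one and the same type throughout.

Now list the turns that avoid $Y_0$, with the types of entry and exit. The top segments are $A_0$ (from $0$ to $1$), $A_0B_0A_1$ (from $0$ to $2$) and $A_1$ (from $1$ to $2$). The bottom segments are $B_2$ (from $1$ to $2$), $B_2A_0B_0$ (from $1$ to $0$) and $B_0$ (from $2$ to $0$). Each moves strictly forward in the list $0,1,2,0$, and none jumps over the type $0$; for instance, none goes from $2$ to $1$.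
\end{example}

\section{Disjoint segments in a gadget}\label{sec:segments}

We prove the two observations of Example~\ref{ex:hexagon} for every gadget, together with a third that appears only when widths exceed $1$. In the hexagon an up segment cuts a cycle into a path. In general its lifts cut the band into pieces. To make this precise we extend a lift to an infinite staircase that meets every row, so that every other point is on one side of it.

Let $U$ be a lift of an up segment, from $(p_0,q_0)$ to $(p_1,q_1)$, with entry group $a=g(p_0)$ and exit group $a'=g(p_1)$. So $a\le a'$, the row $q_0$ is the first of group $a-M+1$, and $q_1$ is the last of group $a'-1$. The \emph{wall} $\widehat U\subseteq I\times I$ consists of $U$, all points $(p_0,q)$ with $q<q_0$, and all points $(p_1,q)$ with $q>q_1$. The added points lie outside $\mathcal{B}$, since $(p_0,q_0)$ is the first point of $\mathcal{B}$ in its column and $(p_1,q_1)$ the last in its column. The wall is a two-way infinite sequence of north and east steps with finitely many east steps. It therefore occupies in each row $q$ a nonempty finite interval of columns $[l(q),r(q)]$, and $l(q+1)=r(q)$, because it leaves row $q$ by a north step from its last point there. A point $(p,q)$ is \emph{west} of $\widehat U$ if $p<l(q)$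 and \emph{east} of $\widehat U$ if $p>r(q)$.

\begin{lemma}\label{lem:sides}
A path $Q$ of $\mathcal{B}$ disjoint from $U$ lies entirely west or entirely east of $\widehat U$.
\end{lemma}

\begin{proof}
The path $Q$ avoids $\widehat U$, as $\widehat U\setminus U$ lies outside $\mathcal{B}$. So each point of $Q$ is west or east, and we show that a step of $Q$ does not change the side. Let $(p,q)$ be west. An east step leads to $(p+1,q)$ with $p+1\le l(q)$, and $p+1\neq l(q)$ since $Q$ avoids the wall. A north step leads to a west point since $p<l(q)\le r(q)=l(q+1)$. Let $(p,q)$ be east. An east step stays east. A north step leads to $(p,q+1)$ with $p>r(q)=l(q+1)$; this point is not west and not on the wall, so it is east.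
\end{proof}

Being east of a wall restricts where a segment can start, and being west restricts where it can end.

\begin{lemma}\label{lem:bounds}
Let $U$ be as above and let $Q$ be a lift of a segment, disjoint from $U$.
\begin{enumerate}
\item If $Q$ is east of $\widehat U$ and enters from above with group $c$, then $c\ge a'$.
\item If $Q$ is west of $\widehat U$ and exits below with group $d$, then $d\le a-M$.
\item If $Q$ is east of $\widehat U$ and enters from below with group $e$, then $e\ge a$.
\item If $Q$ is west of $\widehat U$ and exits above with group $r$, then $r\le a'$.
\end{enumerate}
\end{lemma}

\begin{proof}
(1) The path $Q$ starts at the first point $(P,q)$ of $\mathcal{B}$ in a row $q$ of group $c$, and $g(P)=c+1$. Suppose $c\le a'-1$, so that $q\le q_1$. If $q\ge q_0$, then $U$ has a point $(p,q)\in\mathcal{B}$, and $P\le p\le r(q)$. If $q<q_0$, then $c\le a-M$, so $g(P)\le a-M+1\le a-1$ and $P<p_0=r(q)$. In both cases $(P,q)$ is not east.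

(2) The path $Q$ ends at the last point $(P',q')$ of $\mathcal{B}$ in a row $q'$ of group $d$, and $g(P')=d+M-1$. Suppose $d\ge a-M+1$, so that $q'\ge q_0$. If $q'\le q_1$, then $U$ has a point $(p,q')\in\mathcal{B}$, and $l(q')\le p\le P'$. If $q'>q_1$, then $d\ge a'$, so $g(P')\ge a'+M-1>a'$ and $P'>p_1=l(q')$. In both cases $(P',q')$ is not west.

(3), (4) All columns met by $\widehat U$ lie between $p_0$ and $p_1$. So a point east of the wall has its column after $p_0$, which has group $a$, and a point west of the wall has its column before $p_1$, which has group $a'$.
\end{proof}

One wall gives one inequality. To trap a segment we use that the gadget closes up: each translate $U_k=\sigma^kU$ is again a lift, with groups $a+kM\le a'+kM$, and has its own wall $\widehat U_k$.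

\begin{lemma}\label{lem:strip}
Let $Q$ be a lift of a segment that is disjoint in $\Gamma$ from the up segment lifted by $U$. Then there is $k\in\mathbb{Z}$ such that $Q$ is east of $\widehat U_k$ and west of $\widehat U_{k+1}$.
\end{lemma}

\begin{proof}
The path $Q$ is disjoint from every $U_k$, so by Lemma~\ref{lem:sides} it is west or east of each $\widehat U_k$. If it is east of $\widehat U_k$, its entry group is at least $a+kM$ by Lemma~\ref{lem:bounds}(1) or (3); this bounds $k$ from above. If it is west of $\widehat U_k$, its exit group is at most $a'+kM$ by Lemma~\ref{lem:bounds}(2) or (4); this bounds $k$ from below. So $Q$ is east of $\widehat U_k$ for some $k$, and the largest such $k$ exists and has the required property.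
\end{proof}

Call a set of pairwise disjoint segments of $\Gamma$ \emph{mixed} if it contains an up segment and a down segment.

\begin{lemma}[purity]\label{lem:pure}
For every mixed set there is a type $\tau$ such that all its up segments enter and exit via $Y$-lines of type $\tau$ and all its down segments enter and exit via $X$-lines of type $\tau$. Moreover, every lift of one of its up segments has equal entry and exit groups.
\end{lemma}

\begin{proof}
Take a lift $U$ of an up segment of the set, with groups $a\le a'$, a lift of a down segment, with groups $c\le d$, and $k$ as in Lemma~\ref{lem:strip}. Lemma~\ref{lem:bounds}(1) for $\widehat U_k$ gives $c\ge a'+kM$, and Lemma~\ref{lem:bounds}(2) for $\widehat U_{k+1}$ gives $d\le a+(k+1)M-M$. Thus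
\[
a+kM\le a'+kM\le c\le d\le a+kM .
\]
So $a=a'$ and $c=d=a+kM$, and the four lines through which the two segments enter and exit have the type $\tau_a$. This holds for every pair of an up and a down segment of the set, so the type is the same for all of them.
\end{proof}

The type $\tau$ in Lemma~\ref{lem:pure} is the \emph{type of the mixed set}. It can be read off from any one up segment of the set. Figure~\ref{fig:band} shows the situation: the walls pass through the deleted blocks of type $\tau$, and only rows of that type lie wholly between two consecutive walls.

\begin{lemma}[turns move forward]\label{lem:turn}
Let a mixed set have type $\tau$, and let $c\in\mathbb{Z}$ satisfy $\tau_c=\tau$. If a top or bottom segment of the set enters via a line of type $u$ and exits via a line of type $v$, then there are integers $j,j'$ with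
\[
c\le j<j'\le c+M,\qquad \tau_j=u,\qquad \tau_{j'}=v .
\]
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:pure} an up segment of the set has a lift whose two groups equal an integer congruent to $c$ modulo $M$; after a translation we have a lift $U$ with $a=a'=c$. By Lemma~\ref{lem:strip} and another translation, the given segment has a lift $Q$ east of $\widehat U_0$ and west of $\widehat U_1$. If the segment is top, let $j$ and $j'$ be the entry and exit groups of $Q$. Then $j\ge c$ by Lemma~\ref{lem:bounds}(1), $j'\le c+M$ by Lemma~\ref{lem:bounds}(4) for $\widehat U_1$, and $j<j'$ by \eqref{eq:mono}. If it is bottom, with entry group $e$ and exit group $d$, put $j=e$ and $j'=d+M$. Then $j\ge c$ by Lemma~\ref{lem:bounds}(3), $d\le c$ by Lemma~\ref{lem:bounds}(2) for $\widehat U_1$, and $j<j'$ by \eqref{eq:mono}; also $\tau_{j'}=\tau_d=v$.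
\end{proof}

The last lemma compares positions inside one type. It will control the place where the bundle of that type turns around.

\begin{lemma}[order]\label{lem:order}
Consider disjoint segments of $\Gamma$ and a type $\tau$.
\begin{enumerate}
\item If an up segment enters via $Y_{\tau,\alpha}$ and a bottom segment enters via $Y_{\tau,\alpha'}$, then $\alpha<\alpha'$.
\item If a down segment exits via $X_{\tau,\beta}$ and a bottom segment exits via $X_{\tau,\beta'}$, then $\beta'<\beta$.
\end{enumerate}
\end{lemma}

\begin{proof}
(1) Lift the up segment to $U$ and the bottom segment to $Q$ with the same entry group $a$. Both start in the row $q_0$, in the columns $p_0=(a,\alpha)$ and $(a,\alpha')$, and $\alpha\ne\alpha'$ by disjointness. Suppose $\alpha'<\alpha$. The wall enters row $q_0$ from $(p_0,q_0-1)$, so $l(q_0)=p_0$ and $Q$ starts west of $\widehat U$. By Lemmas~\ref{lem:sides} and~\ref{lem:bounds}(2) its exit group satisfies $d\le a-M$, contrary to $a<d+M$ from \eqref{eq:mono}.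

(2) We reduce this to (1) by a reflection. Let $\Gamma'$ be the gadget with the same types and widths and the reversed cyclic order $\tau'_i=\tau_{-i}$, with index set $I'$, band $\mathcal{B}'$ and lines $X',Y'$. The map $p=(i,\alpha)\mapsto\bar p=(-i,\,n_{\tau_i}+1-\alpha)$ is an order-reversing bijection $I\to I'$ that preserves types and negates groups. Put $\varphi(p,q)=(\bar q,\bar p)$. Since $g(\bar q)-g(\bar p)=g(p)-g(q)$, this is a bijection $\mathcal{B}\to\mathcal{B}'$. It turns a north step into the reverse of an east step and an east step into the reverse of a north step, and $\varphi\sigma=\sigma^{-1}\varphi$. So $\varphi$ induces a bijection $\Gamma\to\Gamma'$ that reverses all edges; with $n=n_\tau$, it maps $X_{\tau,\beta}$ onto $Y'_{\tau,n+1-\beta}$ and $Y_{\tau,\alpha}$ onto $X'_{\tau,n+1-\alpha}$, exchanging first and last vertices, and likewise for every other type. Apply it to a segment and reverse the direction of travel. An exit below via $X_{\tau,\beta}$ becomes an entry from below via $Y'_{\tau,n+1-\beta}$, an entry from above becomes an exit above, and an entry from below becomes an exit below. Hence the down segment becomes an up segment entering via $Y'_{\tau,n+1-\beta}$, and the bottom segment becomes a bottom segment entering via $Y'_{\tau,n+1-\beta'}$.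 Part (1) in $\Gamma'$ gives $n+1-\beta<n+1-\beta'$.
\end{proof}

\section{The stack of gadgets}\label{sec:G}

\subsection*{Definition of $G$}
The types are now $1,2,3,\dots$, with widths $n_i\ge1$ such that $\sup_i n_i=\infty$; for Theorem~\ref{thm:main} one may take $n_i=i$. Write $[k]=\{1,\dots,k\}$. A finite gadget has only finitely many types, so new types must be introduced as we go up. For $h\ge1$ let $\Gamma_h$ be a gadget with type set $[h+1]$, in the cyclic order $(1,2,\dots,h+1)$ if $h$ is odd and in the reversed cyclic order if $h$ is even; let the $\Gamma_h$ be pairwise disjoint, with lines $X^h_{i,\alpha}$ and $Y^h_{i,\alpha}$. The property that matters is: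
\begin{equation}\label{eq:reverse}
\text{the cyclic order of $\Gamma_{h+1}$ restricted to $[h+1]$ is the reverse of that of $\Gamma_h$.}
\end{equation}
The \emph{new types} of $\Gamma_h$ are $1$ and $2$ if $h=1$, and only $h+1$ if $h\ge2$; the other types of $\Gamma_h$ are \emph{old}, that is, types of $\Gamma_{h-1}$. The digraph $G$ consists of all $\Gamma_h$ and the following \emph{non-grid edges}.
\begin{itemize}
\item \emph{Links.} For $h\ge1$, $i\in[h+1]$ and $\alpha\le n_i$: a \emph{$Y$-link} from the last vertex of $Y^h_{i,\alpha}$ to the first vertex of $Y^{h+1}_{i,\alpha}$, and an \emph{$X$-link} from the last vertex of $X^{h+1}_{i,\alpha}$ to the first vertex of $X^h_{i,\alpha}$.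
\item \emph{Caps.} For each new type $i$ of $\Gamma_h$ and $\beta\le n_i$: an edge from the last vertex of $X^h_{i,\beta}$ to the first vertex of $Y^h_{i,\,n_i+1-\beta}$.
\end{itemize}

\begin{lemma}\label{lem:degree}
$G$ is a countable digraph in which every vertex has in-degree $2$ and out-degree $2$.
\end{lemma}

\begin{proof}
List the edges as they are defined: north edges, east edges, links and caps. None is a loop: this is known for grid edges, links join different gadgets, and a cap joins an $X$-line to a $Y$-line of the same type, and these are disjoint.

A vertex $w$ of $\Gamma_h$ is the tail of exactly two listed edges. Its $Y$-line provides a north edge or, if $w$ is last on it, a $Y$-link to $\Gamma_{h+1}$. Its $X$-line provides an east edge or, if $w$ is last on it, an $X$-link to $\Gamma_{h-1}$ (old type) or a cap (new type). These two edges have different heads. The heads can lie in the same gadget only if the first edge is a north edge and the second is an east edge or a cap. North and east edges are different by Section~\ref{sec:gadget}. If the second edge is a cap of type $i$, then $w$ lies on an $X$-line of type $i$, so its $Y$-line has a type other than $i$; the head of the north edge lies on that $Y$-line, and the head of the cap lies on a $Y$-line of type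 $i$.

Hence the listed edges are pairwise different ordered pairs, and all out-degrees are $2$. The vertex $w$ is also the head of exactly two listed edges. Its $Y$-line provides a north edge or, if $w$ is first on it, a $Y$-link from $\Gamma_{h-1}$ (old type) or a cap (new type). Its $X$-line provides an east edge or, if $w$ is first on it, an $X$-link from $\Gamma_{h+1}$.
\end{proof}

\subsection*{The bundles}
Let $i$ be a type, new in $\Gamma_{k}$, and let $\beta\le n_i$. The double ray $L_{i,\beta}$ comes down the lines $\dots,X^{k+1}_{i,\beta},X^{k}_{i,\beta}$ along $X$-links, uses the cap at the end of $X^k_{i,\beta}$, and goes up the lines $Y^k_{i,n_i+1-\beta},Y^{k+1}_{i,n_i+1-\beta},\dots$ along $Y$-links. In each gadget the $2n_i$ lines of type $i$ are pairwise disjoint. So each $L_{i,\beta}$ is indeed a double ray, and $L_{i,1},\dots,L_{i,n_i}$ are vertex-disjoint. As the $n_i$ are unbounded, $G$ contains arbitrarily many vertex-disjoint double rays. This is the only use of the unboundedness.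

\subsection*{The trace of a double ray in a gadget}
Let $H_k$ be the finite subgraph of $G$ induced on the vertices of $\Gamma_1,\dots,\Gamma_k$, with $H_0$ empty. Let $P$ be any double ray of $G$. It visits each finite set of vertices finitely often, so in both directions it uses non-grid edges again and again. Cutting $P$ at its non-grid edges yields paths in the gadgets, each preceded and followed by a non-grid edge. A non-grid edge with head in $\Gamma_h$ is a $Y$-link from $\Gamma_{h-1}$ or a cap, which we read as an entry from below via the $Y$-line at which it was defined, or an $X$-link from $\Gamma_{h+1}$, which we read as an entry from above. A non-grid edge with tail in $\Gamma_h$ is a $Y$-link to $\Gamma_{h+1}$ (exit above), or an $X$-link to $\Gamma_{h-1}$ or a cap (exit below). So the pieces are segments, the \emph{segments of $P$}. Segments of one double ray, or of vertex-disjoint double rays, are pairwise disjoint.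

\begin{lemma}\label{lem:trace}
Let $P$ be a double ray of $G$ and let $S^1,\dots,S^r$ be its segments in $\Gamma_h$, in the order of traversal.
\begin{enumerate}
\item If $r\geq1$, there are sides $s_0,\dots,s_r\in\{\text{above},\text{below}\}$ with $s_0=s_r=\text{above}$ such that $S^j$ enters from $s_{j-1}$ and exits to $s_j$.
\item $P$ has equally many up and down segments in $\Gamma_h$.
\item If $P$ meets $H_{h-1}$, then it has an up and a down segment in $\Gamma_h$.
\end{enumerate}
\end{lemma}

\begin{proof}
No edge of $G$ joins $H_{h-1}$ to a gadget $\Gamma_{h'}$ with $h'>h$. Consider the edge by which $P$ leaves $S^j$. If it is a cap, then $S^j$ exits below and the next segment, again in $\Gamma_h$, enters from below. If it is an $X$-link to $\Gamma_{h-1}$, then $P$ must leave the finite graph $H_{h-1}$ again, and it can do so only by a $Y$-link into $\Gamma_h$; so $S^{j+1}$ exists and enters from below. If it is a $Y$-link to $\Gamma_{h+1}$, then $P$ stays in higher gadgets forever or until it returns by an $X$-link, which is an entry from above. So consecutive segments match, and $S^r$ exits above. Reading $P$ backwards from $S^1$, the preceding edge is not a cap, and it is not a link from the finite graph $H_{h-1}$, since $P$ could have entered $H_{h-1}$ only from $\Gamma_h$;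 so $S^1$ enters from above. This proves (1). Down segments are the changes from above to below in the sequence $s_0,\dots,s_r$ and up segments are the changes back, which gives (2). For (3), a vertex of $P$ in $H_{h-1}$ is preceded and followed on $P$ by vertices outside $H_{h-1}$, the nearest of which lie in $\Gamma_h$. So the vertex lies between some $S^j$ and $S^{j+1}$ with $s_j=\text{below}$, and both kinds of change occur.
\end{proof}

\section{The type of a double ray}\label{sec:type}

Let $P$ be a double ray of $G$ that meets $\Gamma_{h_0}$. For $h>h_0$ it meets $H_{h-1}$, so by Lemma~\ref{lem:trace}(3) its segments in $\Gamma_h$ form a mixed set. Let $a_h\in[h+1]$ be the type of this set. Purity is a statement about one gadget, and nothing so far relates $a_h$ to $a_{h+1}$: after leaving $\Gamma_h$ on a line of type $a_h$, the double ray may turn back and forth between $\Gamma_{h+1}$ and $\Gamma_h$, changing type at each turn, before it crosses $\Gamma_{h+1}$.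

\begin{proposition}\label{prop:constant}
$a_{h+1}=a_h$ for all $h>h_0$.
\end{proposition}

\begin{proof}
Put $a=a_h$ and $b=a_{h+1}$, and suppose $a\neq b$. The only new type of $\Gamma_{h+1}$ is $h+2$.

\emph{The zigzag.} We follow $P$ from the moment after which it never again goes below $\Gamma_h$. Let $S_0$ be the last up segment of $P$ in $\Gamma_h$. In the sequence of sides from Lemma~\ref{lem:trace}(1), a later value ``below'' would force a later change to ``above''. So all later segments of $P$ in $\Gamma_h$ are top segments. By purity $S_0$ exits via a $Y$-line of type $a$, and a link takes $P$ into $\Gamma_{h+1}$ from below via a $Y$-line of type $a$. Let $S_1,\dots,S_{m+1}$ be the segments of $P$ in $\Gamma_{h+1}$ from this moment up to the first one that exits above, which exists by Lemma~\ref{lem:trace}(1). By the same lemma all of them enter from below. Thus $S_1,\dots,S_m$ are bottom segments and $S_{m+1}$ is an up segment. Let $S_{k+1}$ enter via a line of type $z_k$ for $0\le k\le m$, and let $S_k$ exit via a line of type $t_k$ for $1\le k\le m$. Then $z_0=a$, and $z_m=b$ by purity in $\Gamma_{h+1}$; hence $m\ge1$. Between $S_k$ and $S_{k+1}$, for $1\le k\le m$, one of two things happens.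
\begin{itemize}
\item If $t_k=h+2$, then $P$ uses a cap, and $z_k=h+2$.
\item If $t_k\in[h+1]$, then $P$ enters $\Gamma_h$ from above via an $X$-line of type $t_k$. This segment comes after $S_0$, so it is a top segment, and the link at its exit leads to $S_{k+1}$. So it exits via a $Y$-line of type $z_k$.
\end{itemize}

\emph{Case 1: $b\in[h+1]$.} We measure progress from $a$ toward $b$. Let $(\tau_j)$ be the sequence of types of $\Gamma_{h+1}$, of period $M=h+2$, and for $z\in[h+2]$ let $\rho(z)\in\{0,\dots,M-1\}$ be the number of steps forward from $a$ to $z$ in this cyclic order. Choose $c$ with $\tau_c=b$ and $i$ with $c<i<c+M$ and $\tau_i=a$. Then $\rho(\tau_j)=j-i$ for $i\le j\le c+M$, and in particular $\rho(b)=c+M-i\ge1$. We show by induction that $\rho(z_k)<\rho(b)$ for all $k$, which contradicts $z_m=b$. For $k=0$ we have $\rho(a)=0$. Let $k\ge1$ and $\rho(z_{k-1})<\rho(b)$.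

The bottom segment $S_k$ moves forward but not past $b$. Indeed, Lemma~\ref{lem:turn} in $\Gamma_{h+1}$ gives $c\le j<j'\le c+M$ with $\tau_j=z_{k-1}$ and $\tau_{j'}=t_k$. The integers $j$ and $i+\rho(z_{k-1})$ both lie in $[c,c+M)$ and carry the type $z_{k-1}$, so they are equal. Hence $i\le j<j'\le c+M$, and
\[
\rho(z_{k-1})<\rho(t_k)\le\rho(b).
\]
In particular $t_k\ne a$. If a cap follows, then $z_k=t_k=h+2\neq b$, so $\rho(z_k)<\rho(b)$ because $\rho$ is injective.

Otherwise a top segment of $\Gamma_h$ follows, and it moves backward. Let $(\tau'_j)$ be the sequence of types of $\Gamma_h$, of period $M'=h+1$, and let $\tau'_{c'}=a$. Lemma~\ref{lem:turn} in $\Gamma_h$ gives $c'\le j<j'\le c'+M'$ with $\tau'_j=t_k$ and $\tau'_{j'}=z_k$, and $j>c'$ because $t_k\neq a$. The list $\tau'_{c'+M'},\tau'_{c'+M'-1},\dots,\tau'_{c'+1}$ starts with $a$ and runs once through $[h+1]$ against the cyclic order of $\Gamma_h$. By \eqref{eq:reverse} it follows the cyclic order of $\Gamma_{h+1}$, so $\rho$ increases strictly along it. In this list $z_k$ comes before $t_k$. Thus $\rho(z_k)<\rho(t_k)\le\rho(b)$.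

\emph{Case 2: $b=h+2$.} Now a bottom segment that reaches $b$ is followed by a cap, which keeps the type, so the induction breaks down at that step. We count instead which caps the up and down segments occupy. Put $n=n_b$ and consider all segments of $P$ in $\Gamma_{h+1}$. Let $J_Y$ be the set of $\alpha$ such that one of them enters via $Y^{h+1}_{b,\alpha}$, and $J_X$ the set of $\beta$ such that one of them exits via $X^{h+1}_{b,\beta}$; by disjointness the segment is unique in each case. As $b$ is new in $\Gamma_{h+1}$, these entries and exits are exactly the caps traversed by $P$. So $\beta\mapsto n+1-\beta$ is an order-reversing bijection $J_X\to J_Y$, and the segment that exits at $\beta$ is followed, through a cap, by the segment that enters at $n+1-\beta$.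

Let $u$ be the number of up segments, which by Lemma~\ref{lem:trace}(2) is also the number of down segments. The segments that enter via a $Y$-line of type $b$ are up or bottom; by purity they include all up segments, and by Lemma~\ref{lem:order}(1) the up segments occupy the $u$ smallest elements of $J_Y$. The segments that exit via an $X$-line of type $b$ are down or bottom; by purity they include all down segments, and by Lemma~\ref{lem:order}(2) the down segments occupy the $u$ largest elements of $J_X$. The bijection matches these two sets. Hence every up segment of $P$ in $\Gamma_{h+1}$ is immediately preceded, through a cap, by a down segment. But $S_{m+1}$ is an up segment, and the segment of $\Gamma_{h+1}$ before it is $S_m$, a bottom segment since $m\ge1$. This is a contradiction.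
\end{proof}

The two cases use the two reversals in the definition of $G$. The next examples show how the type can change when one of them is dropped.

\begin{example}[same cyclic order]\label{ex:order}
Let $\Gamma$ and, above it, $\Gamma'$ be gadgets with the types $0,1,2,3$ in the same cyclic order and all widths $1$, joined by links. The vertices of each are the pairs $(i,j)$ with $i\ne j$ in $\mathbb{Z}/4$. The vertex $(i,i+1)$ is first on $Y_i$ and last on $X_{i+1}$, so it is a one-vertex bottom segment from type $i$ to type $i+1$; the vertex $(j+1,j)$ is first on $X_j$ and last on $Y_{j+1}$, so it is a one-vertex top segment from type $j$ to type $j+1$. The descending path $X'_2,\ (3,2),\ (3,0)',\ X_0$ and the ascending path $Y_0,\ (0,1)',\ (2,1),\ Y'_2$ are disjoint: in $\Gamma$ the points $(3,2)$ and $(2,1)$ avoid row $0$ and column $0$, and in $\Gamma'$ the points $(3,0)$ and $(0,1)$ avoid row $2$ and column $2$. Their segments form a mixed set of type $0$ in $\Gamma$ and one of type $2$ in $\Gamma'$.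
\end{example}

\begin{example}[order-preserving caps]\label{ex:caps}
Take a gadget with two types $a,b$ of widths $1,2$. It consists of two edges: $Y_a=v_1v_2$, where $v_\beta$ is the whole line $X_{b,\beta}$, and $X_a=w_1w_2$, where $w_\alpha$ is the whole line $Y_{b,\alpha}$. Treat $b$ as new, and suppose the caps were $v_1\to w_1$ and $v_2\to w_2$. A path can enter from above at $v_2$, take the cap to $w_2$ and exit below via $X_a$; a second path can enter from below via $Y_a$ at $v_1$, take the cap to $w_1$ and exit above. The four one-vertex segments form a mixed set of type $b$, while the traffic with the gadget below runs on lines of type $a$. With the caps $v_2\to w_1$ and $v_1\to w_2$ of our construction, the down segment $v_2$ is followed at once by the segment that starts at $w_1$, and this route is closed.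
\end{example}

By Proposition~\ref{prop:constant}, the sequence $(a_h)_{h>h_0}$ is constant. Its value does not depend on the choice of $h_0$; it is the \emph{type} $a(P)$ of the double ray $P$.

\begin{theorem}\label{thm:G}
Every family of vertex-disjoint double rays of $G$ that contains a double ray $P$ has at most $n_{a(P)}$ members. The double rays $L_{a,1},\dots,L_{a,n_a}$ have type $a$, so the bound is attained for $P=L_{a,\beta}$.
\end{theorem}

\begin{proof}
Let $\mathcal{F}$ be such a family, let $P$ meet $\Gamma_{h_0}$, and put $a=a(P)$. For $h>h_0$ the segments in $\Gamma_h$ of all members of $\mathcal{F}$ form a mixed set, because they are pairwise disjoint and include those of $P$. Its type can be read off from an up segment of $P$, so it is $a$. Each member of $\mathcal{F}$ that meets $H_{h-1}$ has an up segment in $\Gamma_h$ by Lemma~\ref{lem:trace}(3). By Lemma~\ref{lem:pure} this segment starts at the first vertex of one of $Y^h_{a,1},\dots,Y^h_{a,n_a}$, and different members use different vertices. So at most $n_a$ members of $\mathcal{F}$ meet $H_{h-1}$. Any finitely many members of $\mathcal{F}$ all meet $H_{h-1}$ for large $h$, so $\mathcal{F}$ has at most $n_a$ members. The up segments of $L_{a,\beta}$ are $Y$-lines of type $a$, which gives the second statement.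
\end{proof}

Thus $G$ contains arbitrarily many but not infinitely many vertex-disjoint double rays, and (DV) is false.

\section{Splitting vertices}\label{sec:split}

The digraph $G$ itself says nothing about (DE): a $Y$-line and an $X$-line cross in a vertex without sharing an edge, so all the double rays $L_{i,\beta}$ together form an infinite edge-disjoint family. To make a common vertex cost a common edge, we replace each vertex by an edge. Let $G^*$ arise from $G$ by replacing each vertex $v$ by two vertices $v^-,v^+$ with an edge $v^-\to v^+$, and each edge $u\to v$ by the edge $u^+\to v^-$.

\begin{lemma}\label{lem:split}
Contracting the edges $v^-\to v^+$ gives a bijection $P\mapsto P_0$ from the double rays of $G^*$ to those of $G$. For double rays $P,Q$ of $G^*$ the following are equivalent: $P$ and $Q$ share an edge; they share a vertex; $P_0$ and $Q_0$ share a vertex.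
\end{lemma}

\begin{proof}
The only edge out of $v^-$ and the only edge into $v^+$ is $v^-\to v^+$, and every edge out of $v^+$ leads to a vertex $w^-$ with $v\to w$ in $G$. So a double ray of $G^*$ has the form $\dots,v_0^-,v_0^+,v_1^-,v_1^+,\dots$ with distinct $v_i$ and edges $v_i\to v_{i+1}$ of $G$, and each double ray $(v_i)$ of $G$ arises from exactly one such sequence. In particular $P$ contains $v^-$, contains $v^+$, or contains the edge $v^-\to v^+$ exactly when $P_0$ contains $v$. Hence if $P$ and $Q$ share an edge, they share a vertex; if they share $v^-$ or $v^+$, then $P_0$ and $Q_0$ share $v$; and if $P_0$ and $Q_0$ share $v$, then $P$ and $Q$ share the edge $v^-\to v^+$.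
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Lemma~\ref{lem:degree}, $G^*$ is a countable digraph in which $v^-$ has (in-degree, out-degree) $(2,1)$ and $v^+$ has $(1,2)$. Given $n$, choose $i$ with $n_i\ge n$; by Lemma~\ref{lem:split} the double rays of $G^*$ corresponding to $L_{i,1},\dots,L_{i,n}$ are vertex-disjoint. This is (1). An edge-disjoint family of double rays of $G^*$ containing $P$ corresponds, by the same lemma, to a vertex-disjoint family of double rays of $G$ containing $P_0$. By Theorem~\ref{thm:G} it has at most $m(P)=n_{a(P_0)}$ members. This is (2); for $n_i=i$ the bound is $m(P)=a(P_0)$.
\end{proof}

\begin{remark}[exact values]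
Take $n_i=i$. By Theorem~\ref{thm:G} and Lemma~\ref{lem:split}, in $G$ for vertex-disjointness and in $G^*$ for either notion, the maximum size of a disjoint family through a given double ray is always finite and takes every positive integer value: it equals $a$ for $L_{a,\beta}$.
\end{remark}

\begin{remark}[trails]
For edge-disjointness one may also allow two-way infinite walks that repeat vertices but not edges, that is, maps $f\colon\mathbb{Z}\to V$ such that the pairs $(f(i),f(i+1))$ are pairwise different edges. The analog of (DE) for such walks fails as well. In $G^*$ each visit to $v^-$ is followed by the edge $v^-\to v^+$ and each visit to $v^+$ is preceded by it, so a walk that repeats no edge repeats no vertex and is a double ray.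
\end{remark}

\begin{thebibliography}{1}
\bibitem{source} ``1 Introduction'', \texttt{https://doi.org/10.1017/jsl.2022.58} (doi:10.1017/jsl.2022.58).
\end{thebibliography}
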